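# Locally nilpotent groups of matrices over locally finite-dimensional division rings

## Three theorems on locally nilpotent subgroups of $\mathrm{GL}_n(D)$

Throughout, $D$ is a division ring with centre $F=Z(D)$, and $D$ is *locally finite-dimensional* over $F$: every finite subset of $D$ lies in an $F$-subalgebra that is finite-dimensional over $F$. The question below is about noncommutative $D$; the arguments never need to exclude the commutative case. We use the following notation.

- For a finite field extension $K/F$, let $K_s$ be the maximal separable subextension and $[K:F]_i=[K:K_s]$ the inseparable degree, so $[K:F]_i=1$ in characteristic $0$.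
- $\zeta_\alpha(G)$ is the upper central series of a group $G$, continued transfinitely, and $\zeta_\infty(G)$ is the hypercentre, where the series stops.
- For $G\le \mathrm{GL}_n(D)$, $u(G)$ is the set of unipotent elements of $G$, those $g$ with $g-1$ nilpotent.

**Theorem A.** For every prime $p$ there is a division ring $D$ of characteristic $p$, noncommutative and locally finite-dimensional over its centre, such that for all $n\ge 2$ the group $\mathrm{GL}_n(D)$ contains a metabelian locally nilpotent subgroup that is not hypercentral.

**Theorem B.** Let $G\le \mathrm{GL}_n(D)$ be locally nilpotent. Then $u(G)$ is a normal subgroup and $G/u(G)$ is hypercentral. If there is a finite $e\ge 1$ with $[K:F]_i\le e$ for all fields $F\subseteq K\subseteq M_r(D)$ with $[K:F]<\infty$ and $1\le r\le n-1$, then $u(G)\le \zeta_{e(n-1)^2}(G)$ and $G$ is hypercentral. In particular, every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral if $n=1$; or $\operatorname{char}D=0$; or $F$ is perfect; or $[D:F]<\infty$; or $\operatorname{char}D=p$ and, for some fixed $m$, every finite subset of $D$ lies in a finite-dimensional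 central division $F$-subalgebra whose degree is not divisible by $p^{m+1}$.

**Theorem C.** $\mathrm{GL}_2(D)$ has a non-hypercentral locally nilpotent subgroup if and only if $\operatorname{char}D=p>0$ and some division subring $D_1\supseteq F$ of $D$ contains a purely inseparable field extension of infinite degree of its own centre $Z(D_1)$. In that case the same holds for $\mathrm{GL}_n(D)$ for all $n\ge2$.

These theorems answer a question of Zaleskii: is every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ hypercentral? Two results frame it. Garascuk: if $[D:F]<\infty$, every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral. Shirvani and Wehrfritz: if $D$ is locally finite-dimensional over $F$, every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is soluble. We shall use neither.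

Theorem A says that the answer is no, for every prime $p$ and every $n\ge2$, already with a metabelian group. Theorem B says that the only trouble comes from unipotent elements, and that they cause trouble only if inseparable degrees of subfields of $M_r(D)$, $r<n$, are unbounded. Theorem C says that for $n=2$ an infinite purely inseparable extension, sitting over the centre of a suitable division subring, is exactly what a counterexample needs. We give no criterion for $n\ge 3$.

## The upper central series, and a locally nilpotent group without centre

**Definition.** A group is *locally nilpotent* if every finitely generated subgroup is nilpotent. Put $\zeta_0(G)=1$, let $\zeta_{\alpha+1}(G)/\zeta_\alpha(G)$ be the centre of $G/\zeta_\alpha(G)$, and take unions at limit ordinals. The series stabilises at $\zeta_\infty(G)$, and $G/\zeta_\infty(G)$ has trivial centre. The group is *hypercentral* if $\zeta_\infty(G)=G$.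

Our commutators are $[x,h]=x^{-1}h^{-1}xh$, and $[N,{}_cG]=[N,G,\dots,G]$ with $c$ copies of $G$, left-normed. Four elementary facts will be used.

- (H1) If $N$ is normal in $G$ and $[N,{}_cG]=1$ with $c<\infty$, then $N\le\zeta_c(G)$. Indeed $[N,{}_{c-i}G]\le\zeta_i(G)$ for all $i\le c$, by induction on $i$.
- (H2) If $U$ is normal in $G$ and $U\cap Z(G)=1$, then $U\cap\zeta_\infty(G)=1$. Otherwise take the least $\alpha$ with $U\cap\zeta_\alpha(G)\ne1$. It is not a limit, and $[U\cap\zeta_\alpha(G),G]\le U\cap\zeta_{\alpha-1}(G)=1$. So $1\ne U\cap\zeta_\alpha(G)\le Z(G)$, a contradiction.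
- (H3) Subgroups, quotients and finite direct products of hypercentral groups are hypercentral. By transfinite induction $H\cap\zeta_\alpha(G)\le\zeta_\alpha(H)$, the image of $\zeta_\alpha(G)$ in $G/N$ lies in $\zeta_\alpha(G/N)$, and $\zeta_\alpha(G_1\times G_2)=\zeta_\alpha(G_1)\times\zeta_\alpha(G_2)$.
- (H4) If $U$ is normal in $G$, $U\le \zeta_\infty(G)$ and $G/U$ is hypercentral, then $G$ is hypercentral: $G/\zeta_\infty(G)$ is a quotient of $G/U$, hence hypercentral, and it has trivial centre, so it is trivial.

**Example 1.** In the multiplicative group of the real quaternions (so $n=1$, $[D:F]=4$) let $A\cong C_{2^\infty}$ be the group of $2$-power roots of unity in $\mathbb C$, and $G=\langle A,j\rangle$. Here $j^{-1}xj=x^{-1}$ for $x\in A$ and $j^2=-1\in A$, so $G$ is a union of finite $2$-groups and is locally nilpotent. No element of $G\setminus A$ is central, since it inverts $A$. From $[x,j]=x^{-2}$ we get $Z(G)=\{\pm1\}$; repeating this in the quotients, $\zeta_i(G)=\{x\in A:x^{2^i}=1\}$ for finite $i$. So $\zeta_\omega(G)=A$ and $\zeta_{\omega+1}(G)=G$. The group is hypercentral but not nilpotent,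 even for $n=1$.

**Example 2.** Let $A$ be an infinite elementary abelian $p$-group, acting on the group ring $\mathbb F_p[A]$ by multiplication, and $G=\mathbb F_p[A]\rtimes A$. A nonzero fixed element of $\mathbb F_p[A]$ would have a finite nonempty support invariant under the infinite group $A$, which is impossible. So $\mathbb F_p[A]\cap Z(G)=1$ and by (H2) $G$ is not hypercentral. But every $a\in A$ satisfies $(a-1)^p=a^p-1=0$, so finitely many elements of $A$ act nilpotently, and $G$ is locally nilpotent (the details are in Lemma 1 below). This is the shape of group that we shall look for inside $\mathrm{GL}_2(D)$.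

Next, three remarks on $D$. Every element of $D$ is algebraic over $F$, so every $F$-subalgebra of $D$ is a division ring. A finite subset of $M_n(D)$ lies in $M_n(E)$ for some finite-dimensional division $F$-subalgebra $E$; so every finitely generated subgroup $H$ of $\mathrm{GL}_n(D)$ acts faithfully and $F$-linearly on the finite-dimensional $F$-space $E^n$. An element of $H$ is unipotent in $\mathrm{GL}_n(D)$ exactly when it is unipotent as an $F$-linear map of $E^n$, because $g-1\in M_n(E)$ acts faithfully there.

## Triangular $2\times2$ groups and the operators $x\mapsto axc^{-1}$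

The group $D^*\times D^*$ acts on the additive group of $D$ by
$$(a,c)\cdot x=axc^{-1}. \tag{1}$$
Put $u(b)=\begin{pmatrix}1&b\\0&1\end{pmatrix}$. If $g$ is upper triangular with diagonal $\gamma=(a,c)$, then $g\,u(b)\,g^{-1}=u(abc^{-1})$, so
$$[u(b),g^{-1}]=u(b)^{-1}g\,u(b)\,g^{-1}=u\big((\gamma-1)\cdot b\big). \tag{2}$$
Commutators with $u(b)$ are thus applications of $\gamma-1$. For a group $P$ write $\omega_P$ for the augmentation ideal of $\mathbb ZP$, which is additively spanned by the elements $h-1$, $h\in P$; so $\omega_P^N$ is additively spanned by the products $(h_1-1)\cdots(h_N-1)$.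

**Lemma 1.** Let $D$ have characteristic $p>0$, let $D_0\subseteq D$ be a division subring and $\Gamma\le D_0^*\times D_0^*$ an abelian group, acting on $D_0$ by (1). Suppose that (a) for each $\gamma\in\Gamma$ some $\gamma^q$, $q$ a power of $p$, acts trivially on $D_0$; (b) no nonzero element of $D_0$ is fixed by all of $\Gamma$. Then
$$G=\left\{\begin{pmatrix}a&b\\0&c\end{pmatrix}:(a,c)\in\Gamma,\ b\in D_0\right\}\le \mathrm{GL}_2(D)$$
is metabelian and locally nilpotent, but not hypercentral.

*Proof.* Let $U=\{u(b):b\in D_0\}$. It is an abelian normal subgroup with $G/U\cong\Gamma$ abelian, so $G$ is metabelian.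

Let $X\le G$ be finitely generated, and let $\Delta=\langle\gamma_1,\dots,\gamma_r\rangle$ be its image in $\Gamma$. Choose one $p$-power $q$ such that all $\gamma_j^q$ act trivially. As operators on the $\mathbb F_p$-space $D_0$, $(\gamma_j-1)^q=\gamma_j^q-1=0$. From $\gamma\gamma'-1=(\gamma-1)\gamma'+(\gamma'-1)$ and $\gamma^{-1}-1=-\gamma^{-1}(\gamma-1)$ we see that $\omega_\Delta$ is generated, as an ideal of the commutative ring $\mathbb Z\Delta$, by $\gamma_1-1,\dots,\gamma_r-1$. Put $N=r(q-1)+1$. In a product of $N$ of these generators one of them occurs at least $q$ times, so $\omega_\Delta^ND_0=0$. By (2), $[U,{}_NX]=1$. As $X'\le U$, we get $[X',{}_NX]=1$, and $X$ is nilpotent.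

By (2), $u(b)\in Z(G)$ exactly when $b$ is fixed by $\Gamma$. So (b) gives $U\cap Z(G)=1$, and $U\cap\zeta_\infty(G)=1$ by (H2). Since $U\ne1$, $G$ is not hypercentral. $\square$

What does a fixed point mean? Suppose $\Gamma=\{(a,\sigma(a))\}$, where $a$ runs over some subgroup of $D^*$. Then $0\neq x$ is fixed exactly when $\sigma(a)=x^{-1}ax$ for all $a$. So we look for a map $\sigma$ that on each finite piece is conjugation by some element, but is not conjugation by one element globally.

**The smallest cases by hand.** If $n=1$ there are no unipotents except $1$, since a nilpotent element of a division ring is $0$. If $D$ is a field and $G\le\mathrm{GL}_2(D)$ is a locally nilpotent group of upper triangular matrices, let $u(b)\in G$ and let $g\in G$ have diagonal $(a,c)$. The operator (1) is multiplication by the scalar $\lambda=ac^{-1}$. Since $\langle u(b),g\rangle$ is nilpotent, $(\lambda-1)^Nb=0$ for some $N$, so $\lambda=1$ or $b=0$. Hence the unipotent part is central. A counterexample must therefore have operators $x\mapsto axc^{-1}$ that are unipotent without being trivial. In characteristic $p$ there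 is an easy source: if $a^p=c^p$ is central, then the operator $\gamma$ satisfies $(\gamma-1)^p=\gamma^p-1=0$.

## The division ring generated by the pairs $u_i,y_i$

**Step 1. A domain with many $p$-central elements.** Let $k$ be a field of characteristic $p$. Let $R$ be the $k$-algebra generated by $u_i,y_i$ ($i\ge1$), where all generators commute except that
$$y_iu_i=(u_i+1)y_i. \tag{3}$$
It is the union of the iterated skew polynomial rings $k[u_1,u_2,\dots][y_1;\tau_1]\cdots[y_m;\tau_m]$, where $\tau_i$ sends $u_i\mapsto u_i+1$ and fixes the other $u_j$ and all $y_j$. So $R$ is a domain with $k$-basis the monomials $u^\alpha y^\beta$. The elements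
$$s_i=u_i^p-u_i,\qquad t_i=y_i^p$$
are central: $y_is_i=\big((u_i+1)^p-(u_i+1)\big)y_i=s_iy_i$ and $y_i^pu_i=(u_i+p)y_i^p=u_iy_i^p$. Since $k[u_i]$ is free over $k[s_i]$ on $1,u_i,\dots,u_i^{p-1}$, and $k[y_i]$ over $k[t_i]$ on $1,\dots,y_i^{p-1}$, $R$ is free over the polynomial ring $C=k[s_i,t_i:i\ge1]$ on the monomials $u^\alpha y^\beta$ with all exponents less than $p$.

**Step 2. Localise to get a division ring.** Put $F=\operatorname{Frac}C$ and $D=R(C\setminus0)^{-1}$. This is a central localisation of a domain, so $D$ is a domain, with $F$-basis $\{u^\alpha y^\beta:0\le\alpha_i,\beta_i<p\}$. Let $D_{(m)}$ be the span of the basis elements that involve only indices $\le m$. Because $u_i^p=u_i+s_i$ and $y_i^p=t_i$, it is an $F$-subalgebra, of dimension $p^{2m}$. A finite-dimensional algebra over a field that is a domain is a division ring, so each $D_{(m)}$ is one. Every finite subset of $D$ lies in some $D_{(m)}$. So $D$ is a division ring and is locally finite-dimensional over $F$.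

**Step 3. The centre is $F$.** By (3), $(u^\alpha y^\beta)u_i=u^\alpha(u_i+\beta_i)y^\beta$, that is,
$$u_i(u^\alpha y^\beta)-(u^\alpha y^\beta)u_i=-\beta_iu^\alpha y^\beta .$$
In a central element only monomials with all $\beta_i=0$ can occur, so it lies in $F[u_1,\dots,u_m]$ for some $m$. This is a field of degree $p^m$ over $F$. Conjugation by $y_1,\dots,y_m$ (each $y_i$ sends $u_i$ to $u_i+1$ and fixes the other $u_j$) generates a group of $p^m$ distinct $F$-automorphisms of it. By Artin's theorem the fixed field has index $p^m$, hence is $F$. So $Z(D)=F$; and $D$ is noncommutative of characteristic $p$.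

In this ring $F(y_1)/F$ is purely inseparable of degree $p$, so $[F(y_1):F]_i=p$. On the other hand $F(u_1)/F$ is separable, since $X^p-X-s_1$ has derivative $-1$; so $[F(u_1):F]_i=1$.

## The pairs $(y_i,y_i)$ only give a hypercentral group

The natural first try for Lemma 1 is $\Gamma=\langle(y_i,y_i):i\ge1\rangle$, so that $\gamma_i=(y_i,y_i)$ acts on $D$ as conjugation by $y_i$. Condition (a) holds, since $\gamma_i^p$ is conjugation by the central element $t_i$. We have infinitely many independent commuting operators with $(\gamma_i-1)^p=0$, as in Example 2.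

Condition (b) fails, since $1$ is fixed. Worse, the group is hypercentral. On $D_{(m)}$ the operators $\gamma_i$ with $i>m$ act trivially, and $\gamma_1,\dots,\gamma_m$ preserve $D_{(m)}$; as in the proof of Lemma 1, $\omega_\Gamma^{m(p-1)+1}D_{(m)}=0$. By (2) and (H1), $u(D_{(m)})\le\zeta_{m(p-1)+1}(G)$. So $U\le\zeta_\omega(G)$, and $G/U$ is abelian; by (H4) $G$ is hypercentral.

The point at which this fails is exact: *a new operator $\gamma_{m+1}$ acts trivially on the old elements $D_{(m)}$*. We need pairs $(a_i,c_i)$ with $a_i\ne c_i$ that still commute with old elements. Then $x\in D_{(m)}$ is sent by $\gamma_{m+1}$ to $xa_{m+1}c_{m+1}^{-1}\ne x$, and no old element survives.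

## Twisting by the $u_i$: proof of Theorem A

**Step 1. The pairs.** Put $a_i=y_i$, $c_i=u_iy_iu_i^{-1}$, $\gamma_i=(a_i,c_i)$. Then:

- $a_i\ne c_i$, as $u_iy_i\ne y_iu_i$;
- $a_i^p=c_i^p=t_i$, as $t_i$ is central;
- the $a_i$ commute with one another, and so do the $c_i$, because elements built from different indices commute;
- $a_i$ and $c_i$ commute with all of $D_{(m)}$ whenever $i>m$.

So $\Gamma=\langle\gamma_i:i\ge1\rangle$ is an abelian subgroup of $D^*\times D^*$.

**Step 2. Condition (a) of Lemma 1, with $D_0=D$.** $\gamma_i^p=(t_i,t_i)$ acts trivially because $t_i\in F$. As $\Gamma$ is abelian, $\gamma^p$ acts trivially for each $\gamma\in\Gamma$.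

**Step 3. Condition (b).** Let $x$ be fixed by $\Gamma$, that is, $a_ix=xc_i$ for all $i$, and let $x\in D_{(m)}$. Since $a_{m+1}$ commutes with $x$,
$$xa_{m+1}=a_{m+1}x=xc_{m+1},\qquad x(a_{m+1}-c_{m+1})=0,$$
and $x=0$.

**Step 4. All $n\ge2$.** By Lemma 1 the group $G\le\mathrm{GL}_2(D)$ is metabelian and locally nilpotent and not hypercentral. For $n>2$ use $\{\operatorname{diag}(g,I_{n-2}):g\in G\}\cong G$. This proves Theorem A. $\blacksquare$

It is worth seeing where the fixed points go. Put $w_m=u_1\cdots u_m$. For $i\le m$ we have $c_i=w_my_iw_m^{-1}$, so $y_ix=xc_i$ says that $xw_m$ commutes with $y_i$. Hence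
$$\{x\in D:\gamma_1x=\dots=\gamma_mx=x\}=C_D(y_1,\dots,y_m)\,w_m^{-1}. \tag{4}$$
Each of these sets is nonzero, and they decrease with intersection $0$. The elements $c_1,\dots,c_m$ are simultaneously conjugate to $y_1,\dots,y_m$, by $w_m$, but there is no conjugating element for all $i$ at once.

## Fixed vectors form a $D$-space, fixed homomorphisms do not

Turn to positive results. Let $G\le\mathrm{GL}_n(D)$ be locally nilpotent and let $V=D^n$ be the space of columns, a right $D$-space, so that $M_n(D)=\operatorname{End}_D(V)$. The sensible approach is to work with finitely generated subgroups $H$, which are linear over $F$, and pass to the limit. For fixed vectors in $V$ this works.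

**Lemma 2.** (a) If $U\le\mathrm{GL}_n(D)$ consists of unipotent elements, then $V^U\ne0$. (b) If $G\le\mathrm{GL}_n(D)$ is locally nilpotent, then $u(G)$ is a normal subgroup.

*Proof.* (a) For finitely generated $H\le U$, with $H\le \mathrm{GL}_n(E)$, Kolchin's theorem on the $F$-space $E^n$ gives a nonzero fixed vector, so $V^H\ne0$. Each $V^H$ is a $D$-subspace; choose $H$ with $\dim_DV^H$ minimal. For $x\in U$, $V^{\langle H,x\rangle}\subseteq V^H$, and minimality forces equality. So $V^U=V^H\ne0$.

(b) Conjugates of unipotents are unipotent. It remains to see that for $g,h\in u(G)$ the group $H=\langle g,h\rangle$ consists of unipotents. It is nilpotent and linear over $F$. Let $\bar H$ be its image on a composition factor over the algebraic closure $\bar F$. Suppose $\bar H$ is nonabelian, and choose $z\in\zeta_2(\bar H)\setminus\zeta_1(\bar H)$. Then $z$ does not commute with one of the two generators, say $\bar g$, and $[z,\bar g]$ is central, hence a scalar $\lambda\ne1$ by Schur's lemma. So $z^{-1}\bar g^{-1}z=\lambda\bar g^{-1}$. All eigenvalues on the left are $1$, all those on the right are $\lambda$: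 a contradiction. So $\bar H$ is abelian and irreducible, of degree $1$, and generated by unipotents; it is trivial. As this holds on all composition factors, $H$ is unipotent. $\square$

For the commutator action of $G$ on $u(G)$, the limit argument of (a) breaks down. That action takes place on spaces $\operatorname{Hom}_D(W,V')$, by $x\mapsto\alpha(g)x\beta(g)^{-1}$, and there the fixed set of $H$ is only an $F$-subspace, possibly infinite-dimensional, so there need be no smallest one. Formula (4) shows the failure: all fixed sets are nonzero, the intersection is $0$. For each finitely generated $H$ and each $b$ we shall have $\omega_H^Nb=0$, but $N$ depends on $H$ and $b$. The whole matter is to bound $N$ independently of $H$ and $b$. First we deal with the part of $G$ that has no unipotents, where no such bound is needed.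

## Locally nilpotent groups without unipotents are hypercentral

**Lemma 3.** Let $H$ be a finitely generated nilpotent linear group over a field, without nontrivial unipotent elements. Then $H/Z(H)$ and $H'$ are finite.

*Proof.* Let $H_1,\dots,H_t$ be the images of $H$ on the composition factors over the algebraic closure, of degrees $m_1,\dots,m_t$. The kernel of $H\to\prod H_j$ consists of unipotents, so it is trivial. Fix $j$ and write $m=m_j$. For $z\in\zeta_2(H_j)$ and $h\in H_j$, $[z,h]$ is central, hence a scalar $\lambda$, and $\lambda^{m}=\det[z,h]=1$. So $[z^m,h]=[z,h]^m=1$, and $\zeta_2(H_j)/\zeta_1(H_j)$ has exponent dividing $m$. Suppose $i\ge2$ and $\zeta_i(H_j)/\zeta_{i-1}(H_j)$ has exponent dividing $m$. For $x\in\zeta_{i+1}(H_j)$ and $h\in H_j$, $[x,h]$ is central modulo $\zeta_{i-1}(H_j)$, so $[x^m,h]\equiv[x,h]^m\equiv1$ modulo $\zeta_{i-1}(H_j)$. Hence $x^m\in\zeta_i(H_j)$. By induction all factors above $Z(H_j)$ have exponent dividing $m$. So $H_j/Z(H_j)$ is a periodic finitely generated nilpotent group, hence finite. The preimage in $H$ of $\prod Z(H_j)$ is central in $H$ and of finite index,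 so $H/Z(H)$ is finite. By Schur's theorem $H'$ is finite. $\square$

Recall that a group is *Chernikov* if it is a finite extension of a direct product of finitely many quasicyclic groups $C_{q^\infty}$; the group of Example 1 is one. We use the theorem of Šunkov and of Kegel–Wehrfritz (Kegel–Wehrfritz, *Locally Finite Groups*, Ch. 5): a locally finite group whose abelian subgroups satisfy the minimal condition is Chernikov.

**Proposition 4.** If $G\le\mathrm{GL}_n(D)$ is locally nilpotent and $u(G)=1$, then $G'$ is periodic without elements of order $\operatorname{char}D$, and $G$ is hypercentral.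

*Proof.* **Step 1. The structure of $G'$.** $G'$ is the directed union of the groups $H'$, $H\le G$ finitely generated, and these are finite by Lemma 3. If $g^p=1$ with $p=\operatorname{char}D>0$, then $(g-1)^p=0$, so $g\in u(G)=1$. So $G'$ is periodic and locally nilpotent, hence the direct product of its Sylow $q$-subgroups $P_q$, $q\ne\operatorname{char}D$, which are normal in $G$.

**Step 2. Each $P=P_q$ is Chernikov.** Let $Q\le P$ be finite abelian of exponent $q$. By Maschke, $F[Q]\subseteq M_n(D)$, a quotient of the group algebra, is a direct product of $l$ fields. It contains $l$ nonzero orthogonal idempotents with sum $1$, which decompose $V$ into $l$ nonzero $D$-subspaces; so $l\le n$. A field has at most $q$ $q$-th roots of unity, so $|Q|\le q^n$. Thus every abelian subgroup of $P$ has only finitely many elements of order dividing $q$. An abelian $q$-group with this property satisfies the minimal condition. By the theorem just recalled, $P$ is Chernikov.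

**Step 3. Finite normal subgroups lie in some $\zeta_c$.** Let $N$ be a finite normal subgroup of a locally nilpotent group $G_0$. Since $G_0/C_{G_0}(N)$ is finite, there is a finitely generated $H\ge N$ with $G_0=HC_{G_0}(N)$. Let $H$ have class $c$. For $x\in N$, $h\in H$, $k\in C_{G_0}(N)$ we have $[x,hk]=[x,k]\,[x,h]^k=[x,h]$, as $[x,h]\in N$. This applies to every normal subgroup of $G_0$ inside $N$, so $[N,{}_cG_0]=[N,{}_cH]=1$, and $N\le\zeta_c(G_0)$ by (H1).

**Step 4. Conclusion.** Let $A$ be the finite residual of $P$: a divisible abelian $q$-group of finite rank, of finite index in $P$, normal in $G$. It is the union of its finite subgroups $A[q^j]=\{x\in A:x^{q^j}=1\}$, which are normal in $G$; by Step 3, $A\le\zeta_\omega(G)$. And $P/A$ is a finite normal subgroup of $G/A$, so by Step 3 it lies in $\zeta_c(G/A)$ for some finite $c$. Hence $P\le\zeta_\infty(G)$. So $G'\le\zeta_\infty(G)$, the group $G/\zeta_\infty(G)$ is abelian with trivial centre, and $G=\zeta_\infty(G)$. $\square$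

## Reduction to operators on $\operatorname{Hom}_D(W,V')$

Let $G\le\mathrm{GL}_n(D)$ be locally nilpotent and $U=u(G)$.

**Step 1. $G/U$ is hypercentral.** Take a composition series $0=V_0<V_1<\dots<V_t=V$ of $G$-invariant $D$-subspaces, and let $G_i$ be the image of $G$ on $V_i/V_{i-1}$. By Lemma 2, $u(G_i)$ is a normal subgroup of $G_i$ with a nonzero fixed space; that space is a $G_i$-invariant $D$-subspace, so by irreducibility it is everything and $u(G_i)=1$. Hence $U$ acts trivially on all factors. Conversely the kernel of $G\to\prod G_i$ consists of unipotents. So the kernel is $U$, and $G/U$ embeds in $\prod G_i$. By Proposition 4 and (H3), $G/U$ is hypercentral. This proves the first sentence after the hypothesis of Theorem B, and by (H4)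
$$G\text{ is hypercentral if and only if }U\le\zeta_\infty(G). \tag{5}$$

**Step 2. Make the action of $G$ on $U$ linear.** Put $V_j=0$ for $j<0$ and
$$U_k=\{x\in U:(x-1)V_j\subseteq V_{j-k}\ \text{for all }j\}.$$
These are normal subgroups of $G$, and $U=U_1\ge\dots\ge U_t=1$. If $x\in U_k$, then $x-1$ induces maps $V_j/V_{j-1}\to V_{j-k}/V_{j-k-1}$. This gives a map
$$U_k\to\bigoplus_j\operatorname{Hom}_D\big(V_j/V_{j-1},\,V_{j-k}/V_{j-k-1}\big).$$
It is a homomorphism into the additive group, since $xy-1=(x-1)+(y-1)+(x-1)(y-1)$ and the last term maps $V_j$ into $V_{j-2k}\subseteq V_{j-k-1}$. Its kernel is $U_{k+1}$. It is $G$-equivariant, since $gxg^{-1}-1=g(x-1)g^{-1}$.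

**Step 3. One summand at a time.** Let $B$ be the projection of the image to one summand $\operatorname{Hom}_D(W,V')$, with $\dim V'=r$, $\dim W=s$. As $V'$ and $W$ are different factors of the series, $r+s\le n$. Let $\Gamma$ be the image of $G$ in $\mathrm{GL}(V')\times\mathrm{GL}(W)$, with projections $\alpha,\beta$, acting by $\gamma\cdot x=\alpha(\gamma)x\beta(\gamma)^{-1}$. Let $FB$ be the $F$-span of $B$; $\Gamma$ acts on it $F$-linearly because $F$ is central. Then:

- (i) $\Gamma$ is locally nilpotent, and $\alpha(\Gamma)$, $\beta(\Gamma)$ contain no nontrivial unipotents;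
- (ii) for each finitely generated $H\le\Gamma$ and $b\in FB$ there is $N$ with $\omega_H^Nb=0$.

Statement (i) is Step 1. For (ii), first let $b\in B$ come from $x\in U_k$, and let $\tilde H\le G$ be finitely generated with image $H$. Then $\langle\tilde H,x\rangle$ is nilpotent, of class $N$, say. As in (2), $[x,h_1,\dots,h_N]$ goes to $(h_N^{-1}-1)\cdots(h_1^{-1}-1)b$, and it is $1$ for all $h_i\in\tilde H$. So $\omega_H^Nb=0$. For $b=\sum f_ib_i$ with $f_i\in F$, $b_i\in B$, take the largest of the finitely many $N$.

## Separable operators, and passage to centres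

The next lemma is the mechanism that makes everything separable disappear.

**Lemma 5.** Let $M$ be an $F$-space. (a) Let $T$ be an $F$-linear operator on $M$ with $f(T)=0$, where $f\in F[X]$ has no multiple roots in $\bar F$, and suppose each $x\in M$ is killed by some power of $T-1$. Then $T=1$. (b) If commuting operators $A,C$ on $M$ satisfy polynomials $f,g$ over $F$ without multiple roots in $\bar F$, then so does $AC$.

*Proof.* (a) $x$ is killed by $f(T)$ and by some $(T-1)^N$, hence by their greatest common divisor at $T$, which divides $T-1$.

(b) Let $R_0=F[X,Y]/(f(X),g(Y))$. Evaluation at the pairs of roots identifies $\bar F\otimes_FR_0$ with a product of copies of $\bar F$. In such a product every element has a minimal polynomial with distinct roots. The minimal polynomial $h$ of $XY\in R_0$ over $F$ does not change on passing to $\bar F$, so $h$ has no multiple roots. The homomorphism $R_0\to\operatorname{End}_F(M)$, $X\mapsto A$, $Y\mapsto C$, gives $h(AC)=0$. $\square$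

**Lemma 6.** Let $\Gamma\le\mathrm{GL}(V')\times\mathrm{GL}(W)$ and a $\Gamma$-invariant additive subgroup $B\subseteq\operatorname{Hom}_D(W,V')$ satisfy (i) and (ii). Let $H\le\Gamma$ be finitely generated, $P=Z(H)$, $m=|H:P|$. Then $m$ is finite and nonzero in $F$, and $H$ acts on $FB$ by commuting operators. If $\omega_P^NFB=0$ then $\omega_H^NFB=0$.

*Proof.* **Step 1. Finiteness.** By (i), Lemma 3 applies to $\alpha(H)$ and $\beta(H)$. As $H\le\alpha(H)\times\beta(H)$, the preimage of $Z(\alpha(H))\times Z(\beta(H))$ in $H$ is central of finite index, so $m<\infty$; and $H'\le\alpha(H)'\times\beta(H)'$ is finite. If $p=\operatorname{char}D>0$, $H'$ has no element of order $p$, since an element of order $p$ in $\alpha(H)$ or $\beta(H)$ would be a nontrivial unipotent.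

**Step 2. $m\ne0$ in $F$.** Let $p>0$. If $x\in\zeta_2(H)$ and $x^p\in P$, then $[x,h]^p=[x^p,h]=1$, so $[x,h]=1$ for all $h\in H$ by Step 1, and $x\in P$. Thus the centre $\zeta_2(H)/P$ of the finite nilpotent group $H/P$ has no element of order $p$, and so $p\nmid m$: a nontrivial Sylow $p$-subgroup would be a direct factor and contribute such an element.

**Step 3. $H'$ acts trivially on $FB$.** Let $g\in H'$ have order $l$. By Step 1, $l\ne0$ in $F$, so $X^l-1$ has no multiple roots, and $g$ satisfies it. By (ii) each element of $FB$ is killed by a power of $g-1$. Lemma 5(a) gives $g=1$ on $FB$. So the operators of $H$ on $FB$ commute.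

**Step 4. From $P$ to $H$.** Suppose $\omega_P^NFB=0$ and let $h_1,\dots,h_N\in H$, $b\in FB$. The $F$-span of $Hb$ is finite-dimensional, being contained in $F[\alpha(H)]\,b\,F[\beta(H)]$; here $F[\alpha(H)]$ lies in a matrix ring over a finite-dimensional $E$, and so does $F[\beta(H)]$. On this span each $h_i-1$ is nilpotent by (ii). So $v_i=1+h_i+\dots+h_i^{m-1}$ is $m$ plus a nilpotent operator, hence invertible, as $m\ne0$ in $F$. Moreover $v_i(h_i-1)=h_i^m-1$ and $h_i^m\in P$. All these operators commute, so
$$\prod_i(h_i-1)\,b=\prod_iv_i^{-1}\prod_i(h_i^m-1)\,b=0. \qquad\square$$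

## Where the inseparable degree enters

We have reduced to abelian groups $P$. The next lemma gives the uniform bound in the basic case.

**Lemma 7.** Let $P$ be an abelian group with homomorphisms $\alpha:P\to\mathrm{GL}(V')$, $\beta:P\to\mathrm{GL}(W)$, where $V',W$ are finite-dimensional right $D$-spaces. Suppose $K=F[\alpha(P)]$ and $K'=F[\beta(P)]$ are fields of finite degree over $F$. Let $M\subseteq\operatorname{Hom}_D(W,V')$ be an $F$-subspace invariant under $z\cdot x=\alpha(z)x\beta(z)^{-1}$, such that each $x\in M$ is killed by some power of $\omega_P$. Then $\omega_P^dM=0$, where $d=[K:F]_i$.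

*Proof.* Let $M\ne0$.

**Step 1. A fixed element identifies $K$ with $K'$.** For $0\ne x\in M$ take the largest $N$ with $\omega_P^Nx\ne0$, and a nonzero $x_0\in\omega_P^Nx$. Then $\alpha(z)x_0=x_0\beta(z)$ for all $z\in P$. If $\sum f_z\alpha(z)=0$ with $f_z\in F$, then $x_0\sum f_z\beta(z)=0$; a nonzero element of the field $K'$ is invertible and $x_0\ne0$, so $\sum f_z\beta(z)=0$. The converse holds likewise. So $\alpha(z)\mapsto\beta(z)$ extends to an $F$-isomorphism $\sigma:K\to K'$.

**Step 2. The separable part acts trivially.** Let $q$ be a power of $p=\operatorname{char}F$ with $K^q\subseteq K_s$ (and $q=1$ in characteristic $0$). We claim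
$$F[a^q:a\in\alpha(P)]=K_s. \tag{6}$$
As $K$ is the $F$-span of $\alpha(P)$, the left side is $FK^q$, a field contained in $K_s$. The extension $K_s/FK^q$ is separable, and it is purely inseparable because $q$-th powers lie in $FK^q$. So it is trivial.

Let $a=\alpha(z)$ and $T:x\mapsto a^qx\sigma(a)^{-q}$, the action of $z^q$. Left multiplication by $a^q\in K_s$ and right multiplication by $\sigma(a)^{-q}\in\sigma(K_s)$ commute, and each satisfies a polynomial over $F$ without multiple roots. By Lemma 5(b) so does $T$. Each $x\in M$ is killed by a power of $T-1$, so $T=1$ on $M$ by Lemma 5(a). Thus $a^qx=x\sigma(a^q)$, and by (6)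
$$kx=x\sigma(k)\qquad(k\in K_s,\ x\in M). \tag{7}$$

**Step 3. The inseparable part acts nilpotently, with exponent $d$.** Let $M'=KMK'$ be the span of all $kxk'$. As $K$ and $K'$ are commutative, (7) persists on $M'$. So $M'$ is a module over $Q=K\otimes_{K_s}K$ by $(k\otimes l)x=kx\sigma(l)$. In this module $z-1$ acts as
$$\alpha(z)\otimes\alpha(z)^{-1}-1\in I=\ker\big(Q\xrightarrow{\ \text{mult}\ }K\big).$$
The ideal $I$ is generated by the elements $k\otimes1-1\otimes k$, and $(k\otimes1-1\otimes k)^q=k^q\otimes1-1\otimes k^q=0$, since $k^q\in K_s$ (in characteristic $0$, $K=K_s$ and $I=0$). Since $Q$ is finite-dimensional, finitely many nilpotent generators suffice, and $I$ is nilpotent. As a left $K$-space $Q$ has dimension $d=[K:K_s]$, so $I$ has dimension $d-1$. The powers of $I$ decrease strictly until they reach $0$, for if $I^j=I^{j+1}$ then all later powers equal $I^j$. So $\dim_KI^j\le d-j$ for $1\le j\le d$, and $I^d=0$. Hence $\omega_P^dM=0$. $\square$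

**Example 3.** Take $D$ as in Theorem A, $V'=W=M=D$, and $P=\langle z\rangle$ with $\alpha(z)=\beta(z)=y_1$. Then $K=F(y_1)$ and $d=p$. Conjugation by $y_1$ sends $u_1$ to $u_1+1$, so $z-1$ acts on polynomials in $u_1$ as the difference operator, and $(z-1)^{p-1}u_1^{p-1}=(p-1)!\ne0$. So the exponent $d$ cannot be lowered here. If instead we take $\alpha(z)=\beta(z)=u_1$, then $u_1y_1=y_1(u_1-1)$ gives $(z-1)y_1=-y_1u_1^{-1}$, and $(z-1)^Ny_1=y_1(-u_1^{-1})^N\ne0$ for all $N$. The separable element $u_1$ acts nontrivially, and indeed the hypothesis of local nilpotency fails.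

## Bounded inseparable degrees: end of the proof of Theorem B

Let $e$ be as in Theorem B, let $G,U,U_k,B,\Gamma,r,s$ be as in the reduction, let $H\le\Gamma$ be finitely generated and $P=Z(H)$.

**Step 1. Filter $V'$ and $W$ so that $P$ generates fields.** Take series $0=X^0<\dots<X^{r'}=V'$ and $0=Y^0<\dots<Y^{s'}=W$ of $P$-invariant $D$-subspaces with irreducible factors; $r'\le r$, $s'\le s$. Let $S$ be one of the factors and $K$ the image of $F[P]$ in $\operatorname{End}_D(S)$. A nonzero element of $K$ is $D$-linear and commutes with $P$, so its kernel and image are $P$-invariant $D$-subspaces; by irreducibility it is invertible. So $K$ is a commutative domain, and it is finite-dimensional over $F$ because $F[\alpha(H)]$ and $F[\beta(H)]$ are. Hence $K$ is a field. It lies in $\operatorname{End}_D(S)\cong M_{r''}(D)$ with $r''\le\max(r,s)\le n-1$. So $[K:F]_i\le e$.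

**Step 2. Filter $\operatorname{Hom}_D(W,V')$.** Put $X^i=V'$ for $i\ge r'$, $X^i=0$ for $i\le0$, and
$$\mathcal H_l=\{x\in\operatorname{Hom}_D(W,V'):xY^j\subseteq X^{r'+j-l}\ \text{for all }j\}.$$
Then $\operatorname{Hom}_D(W,V')=\mathcal H_1\supseteq\dots\supseteq\mathcal H_{r'+s'}=0$: for $l=1$ and $j\ge1$ the condition is empty, and for $l=r'+s'$, $j=s'$ it says $xW\subseteq X^0=0$. Sending $x\in\mathcal H_l$ to the maps that it induces embeds $\mathcal H_l/\mathcal H_{l+1}$, $P$-equivariantly, in the direct sum over $j$ of the groups $\operatorname{Hom}_D(Y^j/Y^{j-1},X^i/X^{i-1})$ with $i=r'+j-l$.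

**Step 3. Apply Lemma 7.** Let $M$ be the projection of $FB\cap\mathcal H_l$ to one of these groups (only $1\le i\le r'$ matters). It is a $P$-invariant $F$-subspace, each of its elements is killed by a power of $\omega_P$ by (ii), and $P$ generates fields of finite degree on both factors by Step 1. Lemma 7 gives $\omega_P^eM=0$. So $\omega_P^e(FB\cap\mathcal H_l)\subseteq FB\cap\mathcal H_{l+1}$. There are $r'+s'-1\le r+s-1\le n-1$ steps, and
$$\omega_P^{e(n-1)}FB=0.$$

**Step 4. Back to $G$.** By Lemma 6, $\omega_H^{e(n-1)}FB=0$ for every finitely generated $H\le\Gamma$. A product of $e(n-1)$ elements $\gamma-1$ involves only a finitely generated subgroup, so $\omega_\Gamma^{e(n-1)}B=0$. This holds for each projection $B$, hence $[U_k,{}_{e(n-1)}G]\le U_{k+1}$. So $[U,{}_{e(n-1)(t-1)}G]=1$ with $t\le n$, and $U\le\zeta_{e(n-1)^2}(G)$ by (H1). By (5), $G$ is hypercentral.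

**Step 5. The special cases.** For $n=1$ the condition on $e$ is vacuous. If $F$ is perfect, in particular in characteristic $0$, finite extensions are separable and $e=1$ works. In the other cases let $n\ge2$. If $[D:F]<\infty$, then for $K\subseteq M_r(D)$ the space $D^r$ is a $K$-vector space, so $[K:F]\le r[D:F]\le(n-1)[D:F]$. In the last case $K$ has a finite $F$-basis, so $K\subseteq M_r(E)$ with $E$ a finite-dimensional central division $F$-subalgebra of degree not divisible by $p^{m+1}$. In a central simple algebra $A$ of degree $N_0$ a subfield $K$ satisfies $[K:F]\,[C_A(K):F]=N_0^2$, and $C_A(K)$ is central simple over $K$, of degree $c$, say; so $[K:F]^2c^2=N_0^2$ and $[K:F]$ divides $N_0$. With $A=M_r(E)$: the $p$-power $[K:F]_i$ divides $r\deg E$, so it is at most $(n-1)p^m$. This proves Theorem B. $\blacksquare$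

In the division ring of Theorem A, the argument of Step 3 of its construction shows $Z(D_{(m)})=F$, so $D_{(m)}$ is central of degree $p^m$; and $F(y_1,\dots,y_m)$ is purely inseparable of degree $p^m$. The bounds of Theorem B are violated already for $n=2$.

## From an infinite purely inseparable extension to a counterexample

We prove the "if" part of Theorem C. Let $\operatorname{char}D=p>0$, and let $D_1\supseteq F$ be a division subring that contains a purely inseparable extension of $Z(D_1)$ of infinite degree. As explained after Lemma 1, we want an embedding $\sigma$ of such an extension that is locally, but not globally, conjugation by an element.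

**Step 1. We may assume $D_1=D$.** We have $Z(D_1)\supseteq F$. A finite subset of $D_1$ generates a finite-dimensional $F$-algebra inside $D_1$, whose $Z(D_1)$-span is a finite-dimensional $Z(D_1)$-algebra. So $D_1$ is locally finite-dimensional over $Z(D_1)$. As $\mathrm{GL}_2(D_1)\le\mathrm{GL}_2(D)$, we replace $(D,F)$ by $(D_1,Z(D_1))$. Let $L\subseteq D$ be purely inseparable over $F$ of infinite degree. Choose finite subextensions $F=K_0\subsetneq K_1\subsetneq\cdots$ of $L$ and replace $L$ by $\bigcup K_i$.

**Step 2. The centralisers of the $K_i$ decrease strictly.** This follows from the next lemma.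

**Lemma 8.** If $F\subseteq K\subseteq D$ is a field with $[K:F]=l<\infty$, then $D$ has left dimension $l$ over $C_D(K)$.

*Proof.* $D^{op}$ is simple with centre $F$, so $R=K\otimes_FD^{op}$ is a simple ring; it has dimension $l$ over $D^{op}$, so it is simple Artinian. The $R$-module $D$, with $(k\otimes d)x=kxd$, has $D$-dimension $1$ and so is simple. As $R$ has only one simple module up to isomorphism, comparing $D$-dimensions gives ${}_RR\cong D^l$. The endomorphisms of the $R$-module $D$ commute with all right multiplications, so they are left multiplications by elements of $D$, and exactly by those in $C=C_D(K)$. By Artin–Wedderburn $R\cong\operatorname{End}_C(D)$, where $\dim_CD=l'$ is finite, and the regular module of $\operatorname{End}_C(D)$ is a sum of $l'$ copies of $D$. So $l'=l$. $\square$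

Since $[K_{i+1}:F]>[K_i:F]$, we have $C_D(K_{i+1})\subsetneq C_D(K_i)$. Choose $d_i\in C_D(K_i)\setminus C_D(K_{i+1})$.

**Step 3. A countable-dimensional stage.** Let $D_0$ be the $F$-subalgebra of $D$ generated by $L$ and all $d_i$. It is a division ring, and it has countable $F$-dimension; write $D_0=\bigcup W_i$ with $W_0\subseteq W_1\subseteq\cdots$ of finite $F$-dimension. Put $C_i=C_{D_0}(K_i)$, a division ring. Then $C_{i+1}\subsetneq C_i$ because of $d_i$, and $C_i\supseteq L$ is infinite-dimensional over $F$.

**Step 4. Conjugators that move off every finite-dimensional subspace.** This is the heart of the construction.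

**Lemma 9.** There are $x_i\in D_0^*$, $x_0=1$, with $x_{i+1}\in C_ix_i$ and $C_{i+1}x_{i+1}\cap W_i=0$ for all $i\ge0$.

*Proof.* Let $x_i$ be given and take $g\in C_i\setminus C_{i+1}$. Then $x_i$ and $gx_i$ are left independent over $C_{i+1}$: if $cx_i+c'gx_i=0$ with $c'\ne0$, then $g=-c'^{-1}c\in C_{i+1}$, and if $c'=0$ then $c=0$. The $F$-space $W_i\cap(C_{i+1}x_i\oplus C_{i+1}gx_i)$ is finite-dimensional. The coefficients in $C_{i+1}$ of the elements of a basis of it generate a finite-dimensional division $F$-subalgebra $C'\subseteq C_{i+1}$. As $C_{i+1}$ is infinite-dimensional, there is $\lambda\in C_{i+1}\setminus C'$. Put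
$$x_{i+1}=x_i+\lambda gx_i=(1+\lambda g)x_i .$$
It is nonzero by independence, and lies in $C_ix_i$. Suppose $0\ne\xi\in C_{i+1}$ and $\xi x_{i+1}=\xi x_i+\xi\lambda gx_i\in W_i$. Then the coefficients $\xi$ and $\xi\lambda$ lie in $C'$, so $\lambda=\xi^{-1}(\xi\lambda)\in C'$, a contradiction. $\square$

**Step 5. The embedding $\sigma$ and its lack of fixed points.** Define $\sigma:L\to D_0$ by $\sigma(a)=x_i^{-1}ax_i$ for $a\in K_i$. It is well defined: if $x_{i+1}=cx_i$ with $c\in C_i$, then $x_{i+1}^{-1}ax_{i+1}=x_i^{-1}c^{-1}acx_i=x_i^{-1}ax_i$. It is an embedding of $F$-algebras. Suppose $0\ne x\in D_0$ and $ax=x\sigma(a)$ for all $a\in L$. For $a\in K_i$ this says that $xx_i^{-1}$ commutes with $a$; so $x\in C_ix_i$ for all $i$. But $x\in W_i$ for some $i$, and then $x\in C_{i+1}x_{i+1}\cap W_i=0$, a contradiction.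

**Step 6. The group.** Let $\Gamma=\{(a,\sigma(a)):a\in L^*\}\le D_0^*\times D_0^*$, an abelian group. For $a\in L^*$ there is a $p$-power $q$ with $a^q\in F$; then $\sigma(a^q)=a^q$ is central and $(a,\sigma(a))^q$ acts trivially on $D_0$. By Step 5 there is no nonzero fixed point. Lemma 1 gives a locally nilpotent, non-hypercentral subgroup of $\mathrm{GL}_2(D)$, namely
$$\left\{\begin{pmatrix}a&b\\0&\sigma(a)\end{pmatrix}:a\in L^*,\ b\in D_0\right\},$$
and block embedding $g\mapsto\operatorname{diag}(g,I_{n-2})$ gives one in $\mathrm{GL}_n(D)$ for all $n\ge2$.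

## From a counterexample in $\mathrm{GL}_2(D)$ to an infinite purely inseparable extension

Now the "only if" part of Theorem C. Let $G\le\mathrm{GL}_2(D)$ be locally nilpotent and not hypercentral. By Theorem B, $\operatorname{char}D=p>0$.

**Step 1. Normalise.** In the reduction, $t=1$ would give $U=1$ and $G$ hypercentral; so $t=2$. After conjugation $G$ is upper triangular, with $U=\{u(b):b\in B\}$, where $B\subseteq D$ is an additive subgroup, $B\ne0$ by (5), and the group $\Gamma\le D^*\times D^*$ of diagonals, with projections $\alpha,\beta$, satisfies (i) and (ii). Conjugation by $\operatorname{diag}(b_0^{-1},1)$ with $0\ne b_0\in B$ replaces $B$ by $b_0^{-1}B$. So we may assume $1\in B$.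

**Step 2. An abelian subgroup $\Lambda\leq\Gamma$ that acts badly.** If $\omega_\Gamma^NB=0$ for some $N$, then $U\le\zeta_N(G)$ by (2) and (H1), contrary to (5). So for each $N$ some product $(\delta_1-1)\cdots(\delta_N-1)b\ne0$ with $\delta_i\in\Gamma$, $b\in B$. Adding the $\delta_i$ for successive $N$ to the generators, we get finitely generated $H_1\le H_2\le\cdots\le\Gamma$ with $\omega_{H_N}^NB\ne0$. By Lemma 6, $\omega_{Z(H_N)}^NFB\ne0$. Let $\Lambda=\langle Z(H_N):N\ge1\rangle$. It is abelian: for $i\le j$ we have $Z(H_i)\le H_j$, which commutes with $Z(H_j)$. And no power of $\omega_\Lambda$ kills $FB$.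

**Step 3. High $p$-powers on the two sides agree.** Let $z\in\Lambda$, $a=\alpha(z)$, $c=\beta(z)$. Choose a $p$-power $q=q(z)$ such that $a^q$ and $c^q$ are separable over $F$. By Lemma 5(b), the operator $x\mapsto a^qxc^{-q}$ satisfies a polynomial over $F$ without multiple roots; it preserves $FB$, and by (ii) every element of $FB$ is killed by a power of this operator minus $1$. By Lemma 5(a) it is the identity on $FB$. Taking $x=1$ gives $a^q=c^q$. Hence $a^qx=xc^q=xa^q$: the element $a^q$ commutes with every $x\in FB$.

**Step 4. The division subring $D_1$.** Let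
$$S=F[\alpha(z)^{q(z)}:z\in\Lambda]=F[\beta(z)^{q(z)}:z\in\Lambda].$$
It is a commutative $F$-subalgebra of $D$, hence a field. Let $D_1=C_D(S)\supseteq F$ and $F_1=Z(D_1)$. As $S$ is commutative, $S\subseteq D_1$, and so $S\subseteq F_1$. By Step 3, $FB\subseteq D_1$. Since $\alpha(\Lambda)$ is abelian it commutes with $S$, by the first description of $S$; likewise $\beta(\Lambda)$, by the second. So $\alpha(\Lambda),\beta(\Lambda)\subseteq D_1$. Let $L_1=F_1[\alpha(\Lambda)]\subseteq D_1$. It is commutative and algebraic over $F_1$, hence a field, and it is purely inseparable over $F_1$ because $\alpha(z)^{q(z)}\in S\subseteq F_1$.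

**Step 5. $[L_1:F_1]$ is infinite.** Suppose $[L_1:F_1]=d<\infty$. Let $P\le\Lambda$ be finitely generated. We apply Lemma 7 to $(D_1,F_1)$ with $V'=W=D_1$ and $M=F_1B\subseteq D_1$, where elements of $D_1$ are regarded as left multiplications in $\operatorname{Hom}_{D_1}(D_1,D_1)$. Check the hypotheses. $D_1$ is locally finite-dimensional over $F_1$, as in Step 1 of the previous section. $F_1[\alpha(P)]$ is a subfield of $L_1$ of degree at most $d$ over $F_1$; $F_1[\beta(P)]$ is commutative and generated by finitely many algebraic elements, hence a field of finite degree. $M$ is an $F_1$-subspace, and it is $P$-invariant, with each element killed by a power of $\omega_P$, because this holds for $B$ and $F_1$ is central in $D_1$. Lemma 7 gives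
$$\omega_P^{d}\,F_1B=0$$
for every finitely generated $P\le\Lambda$. Hence $\omega_\Lambda^dFB\subseteq\omega_\Lambda^dF_1B=0$, contrary to Step 2.

So $L_1\subseteq D_1$ is a purely inseparable extension of $Z(D_1)=F_1$ of infinite degree, and Theorem C is proved. $\blacksquare$
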